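\title{Regular $k$-spaces with a $\sigma$-compact-finite $k$-network are meta-Lindel\"of}

\begin{abstract}
We prove that every regular $k$-space with a $\sigma$-compact-finite $k$-network is hereditarily meta-Lindel\"of. The main step is an expansion theorem: in such a space every compact-finite family of sets can be enlarged to a compact-countable family of open sets. It follows that for these spaces separability, the Lindel\"of property, countability of all closed discrete subsets and the existence of a countable $k$-network are equivalent, and that the locally separable ones are paracompact. Three examples show that regularity cannot be weakened to the Hausdorff property, that the $k$-space hypothesis cannot be dropped, and that ``$\sigma$-compact-finite'' cannot be weakened to ``compact-countable''.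
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection*{Definitions}

Regular spaces are assumed to be $T_1$, hence Hausdorff. \emph{Countable} means finite or countably infinite, \emph{almost all} means all but finitely many, and $\omega=\{0,1,2,\dots\}$.

Let $X$ be a space. A family $\mathcal N$ of subsets of $X$ is a \emph{network} for $X$ if whenever $x\in U$ with $U$ open there is $N\in\mathcal N$ with $x\in N\subset U$. A cover $\mathcal P$ of $X$ is a \emph{$k$-network} if whenever $K\subset U$ with $K$ compact and $U$ open there is a finite $\mathcal P'\subset\mathcal P$ with
\[
K\subset\textstyle\bigcup\mathcal P'\subset U .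
\]
Every base is a $k$-network, and every $k$-network is a network (take $K=\{x\}$). The members of a $k$-network need be neither open nor closed; they approximate open sets from inside as well as compact sets can detect. The space $X$ is a \emph{$k$-space} if a set $F\subset X$ is closed whenever $F\cap K$ is closed in $K$ for every compact $K\subset X$, that is, if compact sets detect the whole topology.

An indexed family $(Z_\alpha)_{\alpha\in A}$ of subsets of $X$ is \emph{compact-finite} (\emph{compact-countable}) if for every compact $K\subset X$ the set $\{\alpha\in A: K\cap Z_\alpha\neq\emptyset\}$ is finite (countable). It is \emph{point-countable} if every point lies in $Z_\alpha$ for only countably many $\alpha$. A family given without indices is regarded as indexed by itself. A family is \emph{$\sigma$-compact-finite} if it is the union of countably many compact-finite subfamilies. Thus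
\[
\text{$\sigma$-compact-finite}\ \Rightarrow\ \text{compact-countable}\ \Rightarrow\ \text{point-countable}.
\]
A family $\mathcal P$ is \emph{hereditarily closure-preserving} if $\overline{\bigcup_P B_P}=\bigcup_P\overline{B_P}$ for every choice of subsets $B_P\subset P$ ($P\in\mathcal P$), and \emph{$\sigma$-hereditarily closure-preserving} if it is the union of countably many such subfamilies. Finally, $X$ is \emph{meta-Lindel\"of} if every open cover of $X$ has a point-countable open refinement, and \emph{hereditarily meta-Lindel\"of} if all subspaces of $X$ are meta-Lindel\"of.

\subsection*{The problem}

L.~Peng proved that a regular $k$-space with a $\sigma$-hereditarily closure-preserving $k$-network is meta-Lindel\"of. It is also known that a space with a $\sigma$-hereditarily closure-preserving $k$-network has a $\sigma$-compact-finite $k$-network, possibly a different one. This leads to the following problem, which we take from~\cite{problem}.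

\begin{quote}
\emph{Is every regular $k$-space with a $\sigma$-compact-finite $k$-network meta-Lindel\"of?}
\end{quote}

The simplest cases point to a positive answer. A space with a countable network is Lindel\"of: for each member of the network that lies in some member of an open cover choose one such member, and the chosen sets form a countable subcover. A topological sum of spaces with countable $k$-networks has a $\sigma$-compact-finite $k$-network (let $\mathcal P_n$ consist of the $n$th members of these $k$-networks; a compact set meets only finitely many summands), and it is meta-Lindel\"of because each summand is Lindel\"of. In general, if $\mathcal P$ is a $\sigma$-compact-finite $k$-network and $\mathcal U$ is an open cover, then the members of $\mathcal P$ that lie in some member of $\mathcal U$ form a point-countable refinement of $\mathcal U$. Its only defect is that its members are not open. So the problem asks whether they can be enlarged to open sets without losing point-countability.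

It is instructive to look for a counterexample. The following lemma describes a source of spaces that are not meta-Lindel\"of.

\begin{lemma}\label{lem:obstruction}
Let $X$ be a separable space.
\begin{enumerate}
\item[(1)] If $(V_\alpha)_{\alpha\in A}$ is a point-countable family of nonempty open subsets of $X$, then $A$ is countable.
\item[(2)] If $X$ has an uncountable closed discrete subset $E$, then $X$ is not meta-Lindel\"of.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) Every $V_\alpha$ contains a point of a fixed countable dense set, and each of these points lies in $V_\alpha$ for only countably many $\alpha$.

(2) All subsets of $E$ are closed in $X$, so $\{X\setminus(E\setminus\{e\}):e\in E\}$ is an open cover of $X$. Each member of an open refinement contains at most one point of $E$, and the refinement covers $E$, so it has uncountably many nonempty members. By (1) it is not point-countable.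
\end{proof}

A family of infinite subsets of $\omega$ is \emph{almost disjoint} if any two distinct members have finite intersection. There is such a family $\{A_\alpha:\alpha<\omega_1\}$ with $\omega_1$ members: identify $\omega$ with $\mathbb Q$ and take the ranges of sequences of rationals converging to $\omega_1$ different irrationals. Let $\Psi=\omega\cup\{a_\alpha:\alpha<\omega_1\}$, where the points of $\omega$ are isolated and the basic neighborhoods of $a_\alpha$ are the sets $\{a_\alpha\}\cup(A_\alpha\setminus F)$ with $F$ finite. These sets are clopen by almost disjointness, so $\Psi$ is a regular first countable space; it is separable, and $\{a_\alpha:\alpha<\omega_1\}$ is closed discrete. Thus $\Psi$ is not meta-Lindel\"of. It fails to be a counterexample because it has no point-countable $k$-network. Indeed, the compact open set $\{a_\alpha\}\cup A_\alpha$ is the union of finitely many members of any $k$-network, and one of them, say $P_\alpha$, is infinite. The sets $P_\alpha$ are pairwise distinct by almost disjointness and each contains a point of $\omega$, so some point of $\omega$ lies in uncountably many of them.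

This argument uses only point-countability, and so it cannot be the reason for a positive answer: Example~\ref{ex:bernstein} is a regular $k$-space with a compact-countable $k$-network to which Lemma~\ref{lem:obstruction}(2) applies. A proof must use the decomposition of the $k$-network into compact-\emph{finite} families.

\subsection*{Results}

The answer to the problem is yes.

\begin{theorem}\label{thm:main}
Let $X$ be a regular $k$-space with a $\sigma$-compact-finite $k$-network.
\begin{enumerate}
\item[(1)] If $(Z_\alpha)_{\alpha\in A}$ is a compact-finite family and $U_\alpha\supset Z_\alpha$ are open sets, then there are open sets $V_\alpha$ with $Z_\alpha\subset V_\alpha\subset U_\alpha$ such that $(V_\alpha)_{\alpha\in A}$ is compact-countable.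
\item[(2)] For every family $\mathcal U$ of open subsets of $X$ there is a compact-countable family $\mathcal V$ of open subsets of $X$ such that each $V\in\mathcal V$ lies in a member of $\mathcal U$ and $\bigcup\mathcal V=\bigcup\mathcal U$. Hence $X$ is hereditarily meta-Lindel\"of.
\end{enumerate}
\end{theorem}

Together with the passage from $\sigma$-hereditarily closure-preserving to $\sigma$-compact-finite $k$-networks quoted above, Theorem~\ref{thm:main} also yields Peng's theorem. Neither of the two quoted facts is used in our proofs.

\begin{theorem}\label{thm:cons}
Let $X$ be a regular $k$-space with a $\sigma$-compact-finite $k$-network $\mathcal P$.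
\begin{enumerate}
\item[(1)] For every infinite cardinal $\kappa$ and every $A\subset X$ with $|A|\le\kappa$, the set $\overline A$ meets at most $\kappa$ members of any compact-finite family in $X$, hence at most $\kappa$ members of $\mathcal P$.
\item[(2)] The following are equivalent: \textup{(i)} $X$ is separable; \textup{(ii)} $X$ is Lindel\"of; \textup{(iii)} every closed discrete subset of $X$ is countable; \textup{(iv)} $X$ has a countable $k$-network.
\item[(3)] If every point of $X$ has a separable neighborhood, then $X$ is a topological sum of spaces with countable $k$-networks; in particular $X$ is paracompact.
\end{enumerate}
\end{theorem}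

Section~\ref{sec:prelim} reduces openness to a condition on convergent sequences. Section~\ref{sec:arens} shows on a small space how an open set is grown from members of a $k$-network, and what has to be controlled while it grows. The control is provided by Lemma~\ref{lem:small} in Section~\ref{sec:small}. Theorems~\ref{thm:main} and~\ref{thm:cons} are proved in Sections~\ref{sec:main} and~\ref{sec:cons}, and Section~\ref{sec:examples} shows that no hypothesis of Theorem~\ref{thm:main} can be dropped.

\section{Sequences and intersections}\label{sec:prelim}

A set $F\subset X$ is \emph{sequentially closed} if it contains the limits of all convergent sequences of its points, and $X$ is \emph{sequential} if every sequentially closed set is closed. First countable spaces are sequential, because in them every point of $\overline F$ is the limit of a sequence of points of $F$. If $x_i\to z$, then $\{z\}\cup\{x_i:i\in\omega\}$ is compact; we use this constantly. In particular sequential spaces are $k$-spaces: if $F\cap K$ is closed in $K$ for all compact $K$, and $x_i\in F$ converge to $z$, then $K=\{z\}\cup\{x_i:i\in\omega\}$ gives $z\in F$. The converse holds in our setting.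

\begin{lemma}\label{lem:seq}
A Hausdorff $k$-space $X$ with a compact-countable $k$-network $\mathcal P$ is sequential.
\end{lemma}

\begin{proof}
Let $K\subset X$ be compact. We show first that $K$ has a countable base. The family $\mathcal N=\{P\cap K:P\in\mathcal P\}$ is a countable network for $K$. For every pair $N,N'\in\mathcal N$ that can be separated by disjoint open subsets of $K$, fix such sets $G\supset N$ and $G'\supset N'$, and let $\tau'$ be the topology on $K$ generated by the countably many sets fixed in this way. It has a countable base and is coarser than the given topology $\tau$ of $K$. It is Hausdorff: if $x\ne y$ lie in disjoint $\tau$-open sets $W$ and $W'$, there are $N,N'\in\mathcal N$ with $x\in N\subset W$ and $y\in N'\subset W'$, and the sets fixed for this pair separate $x$ from $y$. The identity $(K,\tau)\to(K,\tau')$ is a continuous bijection from a compact space onto a Hausdorff space, hence a homeomorphism.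

Now let $F\subset X$ be sequentially closed. For every compact $K$ the set $F\cap K$ is sequentially closed in the first countable space $K$, so it is closed in $K$. Since $X$ is a $k$-space, $F$ is closed.
\end{proof}

The proof of Theorem~\ref{thm:main} uses the $k$-space hypothesis only through Lemma~\ref{lem:seq}. Later we shall need decreasing sequences of members of the $k$-network, and for this we close it under intersections.

\begin{lemma}\label{lem:inter}
If $X$ has a $\sigma$-compact-finite $k$-network, then it has a $\sigma$-compact-finite $k$-network that is closed under finite intersections.
\end{lemma}

\begin{proof}
Let $\mathcal Q=\bigcup_n\mathcal Q_n$ be a $k$-network with each $\mathcal Q_n$ compact-finite, and let $\mathcal P_n$ be the family of all intersections $Q_1\cap\dots\cap Q_r$ ($r\ge1$) of members of $\mathcal Q_0\cup\dots\cup\mathcal Q_n$. If a compact set $K$ meets $Q_1\cap\dots\cap Q_r$, then each $Q_i$ is one of the finitely many members of $\mathcal Q_0\cup\dots\cup\mathcal Q_n$ that meet $K$, and finitely many sets have only finitely many intersections. So $\mathcal P_n$ is compact-finite. The union $\mathcal P=\bigcup_n\mathcal P_n$ is the family of all finite intersections of members of $\mathcal Q$. It is closed under finite intersections, and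 it is a $k$-network because it contains $\mathcal Q$.
\end{proof}

\section{A model: Arens' space}\label{sec:arens}

Let $S$ consist of distinct points $\infty$, $x_n$ and $x_{n,k}$ ($n,k\in\omega$). A set $G\subset S$ is open if
\begin{enumerate}
\item[(i)] $x_n\in G$ implies $x_{n,k}\in G$ for almost all $k$, and
\item[(ii)] $\infty\in G$ implies $x_n\in G$ for almost all $n$.
\end{enumerate}
So $x_{n,k}\to x_n$ as $k\to\infty$, and $x_n\to\infty$. Put
\[
A_j=\{x_n:n\ge j\},\qquad B_{n,j}=\{x_{n,k}:k\ge j\},
\]
and call the sets $B_{n,0}$ \emph{columns}. Points are closed. By (i) and (ii), the sets $\{x_{n,k}\}$, $\{x_n\}\cup B_{n,j}$ and $\{\infty\}\cup\bigcup_{n\ge j}(\{x_n\}\cup B_{n,f(n)})$ with $f\colon\omega\to\omega$ are clopen and form a base, so $S$ is regular. The complement of a sequentially closed set satisfies (i) and (ii), so $S$ is sequential. We have $\overline{A_j}=A_j\cup\{\infty\}$ and $\overline{B_{n,j}}=B_{n,j}\cup\{x_n\}$.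

A compact set $K\subset S$ meets only finitely many columns. Otherwise choose one point of $K$ in each of infinitely many columns; every subset of the chosen set is closed by (i) and (ii), so $K$ contains an infinite closed discrete set, which is impossible. Hence the family
\[
\mathcal P_m=\{\{\infty\}\}\cup\{\{x_j\},A_j:j\le m\}\cup\{\{x_{n,j}\},B_{n,j}:n\in\omega,\ j\le m\}
\]
is compact-finite: each column contains at most $2(m+1)$ of its members, and finitely many members lie in no column. The union $\mathcal P$ of the $\mathcal P_m$ is a $k$-network. Indeed, let $K\subset U$ with $K$ compact and $U$ open. If $K\cap B_{n,0}$ is infinite, then $x_n\in K$, so $B_{n,j}\subset U$ for some $j$; if $K\cap A_0$ is infinite, then $\infty\in K$, so $A_j\subset U$ for some $j$. Finitely many such sets cover all but finitely many points of $K$, and singletons cover the rest.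

\subsection*{Growing an open set}

Take $Z=\{\infty\}$ and $U=\{\infty\}\cup A_0\cup\bigcup_nB_{n,n}$, which is open. We build an open set between $Z$ and $U$ out of members of $\mathcal P$. A set is open in a sequential space when no sequence outside it converges to one of its points. If a sequence converges to a point $z$ of the current set, a member $P$ of $\mathcal P$ that contains infinitely many terms has $z\in\overline P$, though perhaps $z\notin P$: here $\infty\notin A_j$. So the natural step is:
\begin{quote}
\emph{fix $m$ and take the union of all $P\in\mathcal P_m$ such that $P\subset U$ and $\overline P$ meets the current set.}
\end{quote}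
Starting from $Z$, the step with any $m$ selects $\{\infty\}$ and $A_0,\dots,A_m$, and produces $\{\infty\}\cup A_0$. A second step, with $l$ in place of $m$, selects in addition the singletons $\{x_j\}$ with $j\le l$ and the sets $B_{n,j}$ with $n\le j\le l$, and produces
\[
\{\infty\}\cup A_0\cup\textstyle\bigcup_{n\le l}B_{n,n}.
\]
None of these sets is open, but their union over all $l$ is the open set $U$. So the step has to be iterated, and at each iteration all values of the parameter are needed.

\subsection*{Growing many open sets at once}

For a family $(Z_\alpha)_{\alpha\in A}$ we must also make sure that the enlarged sets do not overlap too much. The step above does not ensure this. In any space, adding the single set $X$ to $\mathcal P_0$ keeps all hypotheses, and if $U_\alpha=X$, the step enlarges every nonempty $Z_\alpha$ to $X$. The remedy is to admit $P$ only if $\overline P$ meets finitely many of the current sets, and the question is whether enough sets $P$ remain.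

If compact-finite families were locally finite, all sufficiently small $P$ would be admitted. They need not be: the columns of $S$ form a compact-finite family, and every neighborhood of $\infty$ meets almost all columns. Nor can one replace the members of $\mathcal P$ by their closures, since the compact set $\{\infty\}\cup A_0$ meets the closure of every column. Nevertheless the sequence $x_n\to\infty$ is caught by the set $A_0\in\mathcal P$, whose closure meets no column at all. The next section shows that such a set can always be found.

\section{Small members of the $k$-network}\label{sec:small}

Let $\mathcal Z=(Z_\alpha)_{\alpha\in A}$ be a family of subsets of $X$. A set $P\subset X$ is \emph{$\mathcal Z$-small} if $\overline P$ meets $Z_\alpha$ for only finitely many $\alpha$.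

\begin{lemma}\label{lem:small}
Let $X$ be a regular space, let $\mathcal P$ be a compact-countable $k$-network for $X$ that is closed under finite intersections, and let $\mathcal Z=(Z_\alpha)_{\alpha\in A}$ be a compact-finite family. If $x_i\to z$ and $U\ni z$ is open, then there is a $\mathcal Z$-small $P\in\mathcal P$ with $P\subset U$ that contains $x_i$ for infinitely many $i$. In particular $z\in\overline P$.
\end{lemma}

Consider first the case that $z$ has a countable decreasing neighborhood base $B_1\supset B_2\supset\cdots$. Then some $B_n$ meets only finitely many $Z_\alpha$. Otherwise we could choose distinct indices $\beta_1,\beta_2,\dots$ and points $z_n\in B_n\cap Z_{\beta_n}$; then $z_n\to z$, and the compact set $\{z\}\cup\{z_n:n\ge1\}$ would meet infinitely many members of $\mathcal Z$. By regularity there is an open $W'\ni z$ with $\overline{W'}\subset B_n\cap U$. A tail of the sequence together with $z$ is covered by finitely many members of $\mathcal P$ inside $W'$; all of them are $\mathcal Z$-small, and one of them contains infinitely many terms.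

This argument needs only two properties of the sets $B_n$: they decrease, and every neighborhood of $z$ contains one of them. It does not need them to be neighborhoods. In general $z$ has no countable base, but only countably many members of $\mathcal P$ meet the sequence, and those that contain almost all of its terms are natural substitutes for the $B_n$. There may be too few of them, since a finite cover of the sequence may split it into several infinite pieces. We remove this difficulty by passing to a subsequence that no member of $\mathcal P$ splits.

\begin{proof}[Proof of Lemma~\ref{lem:small}]
\emph{An unsplit subsequence.} The set $K=\{z\}\cup\{x_i:i\in\omega\}$ is compact, so the members of $\mathcal P$ that meet $K$ can be listed as $Q_1,Q_2,\dots$, with repetitions if necessary. Let $I_j=\{i:x_i\in Q_j\}$. Put $N_0=\omega$, and let $N_j=N_{j-1}\cap I_j$ if this set is infinite and $N_j=N_{j-1}\setminus I_j$ otherwise. The sets $N_j$ are infinite and decrease. Choose $i_1<i_2<\cdots$ with $i_k\in N_k$ and put $y_k=x_{i_k}$. Then $y_k\to z$. For $k\ge j$ we have $i_k\in N_j$, and $N_j$ is contained in $I_j$ or disjoint from it. Therefore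
\begin{enumerate}
\item[(a)] every $P\in\mathcal P$ contains $y_k$ either for almost all $k$ or for only finitely many $k$.
\end{enumerate}
Let $\mathcal R$ be the family of those $P\in\mathcal P$ that contain $y_k$ for almost all $k$. It is countable, since its members meet $K$, and it is closed under finite intersections, since $\mathcal P$ is.

\emph{The closures of members of $\mathcal R$ shrink to $z$.} We claim that
\begin{enumerate}
\item[(b)] for every open $W\ni z$ there is $R\in\mathcal R$ with $\overline R\subset W$.
\end{enumerate}
By regularity choose an open $W'$ with $z\in W'\subset\overline{W'}\subset W$, and choose $k_0$ with $y_k\in W'$ for $k\ge k_0$. The compact set $\{z\}\cup\{y_k:k\ge k_0\}$ lies in $W'$, so it is covered by finitely many members of $\mathcal P$ contained in $W'$. One of them, $R$, contains $y_k$ for infinitely many $k$. By (a), $R\in\mathcal R$, and $\overline R\subset\overline{W'}\subset W$.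

\emph{A small member of $\mathcal R$.} By (b) there is $R_0\in\mathcal R$ with $R_0\subset U$. List $\mathcal R$ as $R_1,R_2,\dots$ and put $S_n=R_0\cap R_1\cap\dots\cap R_n\in\mathcal R$. Suppose that no $S_n$ is $\mathcal Z$-small. Then each $\overline{S_n}$ meets infinitely many $Z_\alpha$, so we can choose recursively distinct indices $\beta_1,\beta_2,\dots\in A$ and points $z_n\in\overline{S_n}\cap Z_{\beta_n}$. Given an open $W\ni z$, (b) provides $j$ with $\overline{R_j}\subset W$, and for $n\ge j$ we get $z_n\in\overline{S_n}\subset\overline{R_j}\subset W$. So $z_n\to z$, and the compact set $\{z\}\cup\{z_n:n\ge1\}$ meets $Z_{\beta_n}$ for every $n$. This contradicts the compact-finiteness of $\mathcal Z$.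

Hence some $P=S_n$ is $\mathcal Z$-small. It belongs to $\mathcal P$, lies in $R_0\subset U$, and contains $x_{i_k}$ for almost all $k$. Since $x_{i_k}\to z$, we have $z\in\overline P$.
\end{proof}

Regularity enters only in (b), where it controls $\overline R$ rather than $R$. The finiteness in ``compact-finite'' is essential to the last step, which produces a single sequence and therefore meets only countably many members of $\mathcal Z$.

\section{Open expansions: proof of Theorem~\ref{thm:main}}\label{sec:main}

Let $X$ be a regular $k$-space with a $\sigma$-compact-finite $k$-network. By Lemma~\ref{lem:inter} we fix a $k$-network $\mathcal P=\bigcup_{m\in\omega}\mathcal P_m$ that is closed under finite intersections, with each $\mathcal P_m$ compact-finite. Then $\mathcal P$ is compact-countable, so Lemmas~\ref{lem:seq} and~\ref{lem:small} apply.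

We iterate the step of Section~\ref{sec:arens}, admitting only small sets. The order of the iteration needs care. Lemma~\ref{lem:small} applies only to compact-finite families, so every stage must be compact-finite; for this reason one step may use only one family $\mathcal P_m$. A single sequence of stages $\mathcal V^0,\mathcal V^1,\dots$, in which $\mathcal V^{n+1}$ is built from the $\mathcal V^n$-small members of $\mathcal P_n$, does not suffice for the argument: Lemma~\ref{lem:small} gives a $\mathcal V^n$-small set $P$ that may first appear in $\mathcal P_m$ with $m>n$, and nothing says that $P$ is still $\mathcal V^m$-small when its turn comes. We therefore let every stage have countably many successors, one for each $m$. The stages are then indexed by the countable set $\omega^{<\omega}$ of finite sequences of natural numbers. Write $\emptyset$ for the empty sequence and $s^{\frown}m$ for the sequence $s$ followed by $m$.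

\begin{proof}[Proof of Theorem~\ref{thm:main}(1)]
Define families $\mathcal V^s=(V^s_\alpha)_{\alpha\in A}$ by recursion on the length of $s\in\omega^{<\omega}$. Put $V^\emptyset_\alpha=Z_\alpha$ and
\[
V^{s^{\frown}m}_\alpha=\bigcup\bigl\{P\in\mathcal P_m:\ P\subset U_\alpha,\ \ \overline P\cap V^s_\alpha\ne\emptyset,\ \ P\text{ is }\mathcal V^s\text{-small}\bigr\}.
\]
Let $V_\alpha=\bigcup_{s}V^s_\alpha$. Every $V^s_\alpha$ lies in $U_\alpha$, so $Z_\alpha\subset V_\alpha\subset U_\alpha$.

\emph{Each $\mathcal V^s$ is compact-finite.} This holds for $s=\emptyset$ by hypothesis. Consider $\mathcal V^{s^{\frown}m}$ and a compact set $K$. If $K$ meets $V^{s^{\frown}m}_\alpha$, then $K$ meets some $\mathcal V^s$-small $P\in\mathcal P_m$ with $\overline P\cap V^s_\alpha\neq\emptyset$. Only finitely many $P\in\mathcal P_m$ meet $K$, because $\mathcal P_m$ is compact-finite, and for each $\mathcal V^s$-small $P$ only finitely many $\alpha$ satisfy $\overline P\cap V^s_\alpha\neq\emptyset$. So $K$ meets $V^{s^{\frown}m}_\alpha$ for only finitely many $\alpha$.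

\emph{The family $(V_\alpha)_{\alpha\in A}$ is compact-countable.} If a compact set $K$ meets $V_\alpha$, then it meets $V^s_\alpha$ for some $s$. There are countably many $s$, and for each of them finitely many such $\alpha$.

\emph{Each $V_\alpha$ is open.} By Lemma~\ref{lem:seq} it suffices to show that $X\setminus V_\alpha$ is sequentially closed. Suppose that $x_i\notin V_\alpha$ for all $i$ and that $x_i\to z\in V_\alpha$. Choose $s$ with $z\in V^s_\alpha\subset U_\alpha$. Lemma~\ref{lem:small}, applied to the compact-finite family $\mathcal V^s$ and the open set $U_\alpha$, gives a $\mathcal V^s$-small $P\in\mathcal P$ such that $P\subset U_\alpha$, $z\in\overline P$, and $x_i\in P$ for some $i$. Choose $m$ with $P\in\mathcal P_m$. Since $z\in\overline P\cap V^s_\alpha$, the set $P$ is one of the sets whose union is $V^{s^{\frown}m}_\alpha$. Hence $x_i\in P\subset V_\alpha$, a contradiction.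
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(2)]
For each $n$ let $\mathcal P_n'$ be the family of those $P\in\mathcal P_n$ that lie in some member of $\mathcal U$, and for $P\in\mathcal P'_n$ choose $U_P\in\mathcal U$ with $P\subset U_P$. Part (1), applied to the compact-finite family $\mathcal P_n'$, gives open sets $V_{n,P}$ with $P\subset V_{n,P}\subset U_P$ such that $(V_{n,P})_{P\in\mathcal P'_n}$ is compact-countable. Let $\mathcal V=\{V_{n,P}:n\in\omega,\ P\in\mathcal P_n'\}$. As a union of countably many compact-countable families, $\mathcal V$ is compact-countable. Each member of $\mathcal V$ lies in a member of $\mathcal U$, so $\bigcup\mathcal V\subset\bigcup\mathcal U$. Conversely, if $x\in U\in\mathcal U$, then $x\in P\subset U$ for some $P\in\mathcal P$, because $\mathcal P$ is a network. Then $P\in\mathcal P'_n$ for some $n$, and $x\in V_{n,P}$.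

Now let $Y\subset X$ be a subspace and $\mathcal W$ a cover of $Y$ by relatively open sets. For each $W\in\mathcal W$ choose an open $U_W\subset X$ with $U_W\cap Y=W$, and take $\mathcal V$ as above for $\mathcal U=\{U_W:W\in\mathcal W\}$. Then $\{V\cap Y:V\in\mathcal V\}$ is a point-countable cover of $Y$ by relatively open sets that refines $\mathcal W$. So every subspace of $X$, and in particular $X$ itself, is meta-Lindel\"of.
\end{proof}

\section{Separability, the Lindel\"of property and paracompactness}\label{sec:cons}

A compact-finite family has countably many members meeting a given countable set $A$, but without further information nothing bounds the number of members meeting $\overline A$. An open expansion gives the bound, because an open set that meets $\overline A$ meets $A$.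

\begin{proof}[Proof of Theorem~\ref{thm:cons}]
Write $\mathcal P=\bigcup_n\mathcal P_n$ with each $\mathcal P_n$ compact-finite.

(1) Let $(Z_\alpha)$ be compact-finite. Theorem~\ref{thm:main}(1) with $U_\alpha=X$ gives a point-countable family of open sets $V_\alpha\supset Z_\alpha$. If $\overline A\cap Z_\alpha\ne\emptyset$, then $A\cap V_\alpha\neq\emptyset$. Each of the at most $\kappa$ points of $A$ lies in countably many $V_\alpha$, so there are at most $\kappa\cdot\omega=\kappa$ such $\alpha$. Applying this to each $\mathcal P_n$, we see that $\overline A$ meets at most $\omega\cdot\kappa=\kappa$ members of $\mathcal P$.

(2) (iv)$\Rightarrow$(i) and (iv)$\Rightarrow$(ii). A countable $k$-network is a countable network. One point from each nonempty member gives a countable dense set, and the Lindel\"of property was shown in Section~\ref{sec:intro}.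

(ii)$\Rightarrow$(iii). A closed subspace of a Lindel\"of space is Lindel\"of, and a discrete Lindel\"of space is countable.

(i)$\Rightarrow$(iv). Apply (1) with $\kappa=\omega$ to a countable dense set $A$. Since $\overline A=X$, the $k$-network $\mathcal P$ has only countably many nonempty members.

(iii)$\Rightarrow$(iv). If every $\mathcal P_n$ is countable, then $\mathcal P$ is a countable $k$-network. Suppose that some $\mathcal P_n$ is uncountable. We choose $P_\xi\in\mathcal P_n$ and $x_\xi\in P_\xi$ by recursion on $\xi<\omega_1$. At stage $\xi$, countably many points $x_\eta$ have been chosen and each lies in finitely many members of $\mathcal P_n$, so there is a nonempty $P_\xi\in\mathcal P_n$ containing no $x_\eta$ with $\eta<\xi$; pick any $x_\xi\in P_\xi$. For $\eta<\xi$ we have $x_\eta\in P_\eta\setminus P_\xi$, so the sets $P_\xi$ are distinct and the points $x_\xi$ are distinct. A compact set $K$ meets only finitely many $P_\xi$, so it contains only finitely many $x_\xi$. Thus every subset $D$ of $\{x_\xi:\xi<\omega_1\}$ meets each compact set in a finite, hence closed, set, and $D$ is closed because $X$ is a $k$-space. So $\{x_\xi:\xi<\omega_1\}$ is an uncountable closed discrete set, and (iii) fails.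

(3) An open subset of a separable space is separable, so the separable open sets cover $X$. By Theorem~\ref{thm:main}(2) this cover has a point-countable refinement $\mathcal V$ by nonempty open sets, and each $V\in\mathcal V$ is separable. By Lemma~\ref{lem:obstruction}(1), applied in the space $V$ to the nonempty sets among $W\cap V$ ($W\in\mathcal V$), each $V$ meets only countably many members of $\mathcal V$.

Call $V,W\in\mathcal V$ equivalent if they are joined by a finite chain $V=V_0,V_1,\dots,V_r=W$ in $\mathcal V$ with $V_{i-1}\cap V_i\neq\emptyset$ for $1\le i\le r$. By induction on $r$, only countably many $W$ are joined to a given $V$ by a chain of length $r$, so every equivalence class is countable. The unions of the classes are open and cover $X$. They are pairwise disjoint, since two intersecting members of $\mathcal V$ are equivalent. Hence they are clopen, and $X$ is their topological sum.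

Let $Y$ be one of these unions. It is the union of countably many separable sets, so it has a countable dense subset $A$, and $\overline A=Y$ because $Y$ is closed. By (1), $Y$ meets only countably many members of $\mathcal P$, so $\mathcal P_Y=\{P\in\mathcal P:P\subset Y\}$ is countable. It is a $k$-network for $Y$: if $K\subset U\subset Y$ with $K$ compact and $U$ open in $Y$, then $U$ is open in $X$, and the finitely many members of $\mathcal P$ that cover $K$ and lie in $U$ belong to $\mathcal P_Y$.

Finally, $Y$ is regular and Lindel\"of, and regular Lindel\"of spaces are paracompact (every open cover has a locally finite open refinement). Given an open cover of $X$, refine its trace on each $Y$ in this way; since the sets $Y$ are open and pairwise disjoint, the union of these refinements is a locally finite open refinement. So $X$ is paracompact.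
\end{proof}

\section{No hypothesis can be dropped}\label{sec:examples}

Each space $X$ below is separable and has an uncountable closed discrete subset $E$, so it is not meta-Lindel\"of by Lemma~\ref{lem:obstruction}(2). In a space with such a set $E$, the intersection $K\cap E$ is finite for every compact $K$, being a closed discrete subspace of $K$. Thus $\mathcal Z=(\{e\})_{e\in E}$ is compact-finite, and by Lemma~\ref{lem:obstruction}(1) it has no point-countable open expansion, so that part (1) of Theorem~\ref{thm:main} fails as well.

\begin{example}\label{ex:hausdorff}
\emph{A Hausdorff first countable space with a $\sigma$-compact-finite $k$-network that is not meta-Lindel\"of.}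

Let $X=\mathbb R$, where a point $x$ has the basic neighborhoods $\{x\}\cup((x-\varepsilon,x+\varepsilon)\cap\mathbb Q)$, $\varepsilon>0$. These sets are open, and so are all Euclidean open sets. Hence $X$ is Hausdorff and first countable, and therefore a $k$-space. The set $\mathbb Q$ is open and dense, and $E=\mathbb R\setminus\mathbb Q$ is closed and discrete, since a basic neighborhood of $x$ contains no irrational other than $x$.

Let $\mathcal P$ consist of the sets $(a,b)\cap\mathbb Q$ with $a,b\in\mathbb Q$ and of the singletons $\{x\}$ with $x\in E$. The singletons form a compact-finite family, and the other members are countably many, each forming a compact-finite family by itself. So $\mathcal P$ is $\sigma$-compact-finite. Let $K\subset U$ with $K$ compact and $U$ open. Each $x\in K$ lies in an open interval $I_x$ with rational endpoints such that $I_x\cap\mathbb Q\subset U$. The intervals $I_x$ are open in $X$, so finitely many of them cover $K$. The corresponding sets $I_x\cap\mathbb Q$ cover $K\cap\mathbb Q$, the finitely many singletons $\{x\}$ with $x\in K\cap E$ cover the rest of $K$, and all these sets lie in $U$. So $\mathcal P$ is a $k$-network.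

Here the conclusion of Lemma~\ref{lem:small} fails. A member of $\mathcal P$ that contains infinitely many terms of a sequence of rationals converging to an irrational has the form $(a,b)\cap\mathbb Q$ with $a<b$, and its closure contains all irrationals in $(a,b)$, so it is not $\mathcal Z$-small.
\end{example}

\begin{example}\label{ex:notk}
\emph{A Tychonoff space with a compact-finite $k$-network that is not meta-Lindel\"of.}

Recall that $\beta\omega$ is the set of ultrafilters on $\omega$, with $n\in\omega$ identified with the principal ultrafilter at $n$, and with the base of clopen sets $\widehat A=\{p:A\in p\}$, $A\subset\omega$; it is a compact Hausdorff space in which $\omega$ is a dense set of isolated points. Let $\{A_\alpha:\alpha<\omega_1\}$ be an almost disjoint family as in Section~\ref{sec:intro}, let $p_\alpha$ be a nonprincipal ultrafilter with $A_\alpha\in p_\alpha$, and let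
\[
X=\omega\cup E\subset\beta\omega,\qquad E=\{p_\alpha:\alpha<\omega_1\}.
\]
Then $X$ is Tychonoff and separable. For $\beta\ne\alpha$ we have $A_\alpha\notin p_\beta$, since otherwise the finite set $A_\alpha\cap A_\beta$ would belong to $p_\beta$. So the $p_\alpha$ are distinct, and $\widehat{A_\alpha}\cap X=A_\alpha\cup\{p_\alpha\}$ is an open set containing one point of $E$. Hence $E$ is uncountable and discrete, and it is closed because $\omega$ is open.

All compact subsets of $X$ are finite. This follows from the fact that infinite closed subsets of $\beta\omega$ have cardinality $2^{2^{\omega}}>\omega_1$ \cite[Theorem 3.6.14]{engelking}, and it can be seen directly. Let $K\subset X$ be compact and let $q_1,\dots,q_r$ be the points of $K\cap E$. If $K\cap\omega$ is infinite, split it into $r+1$ disjoint infinite sets. Each $q_i$ contains at most one of them, so one of them, $N$, belongs to no $q_i$. Then $\widehat{\omega\setminus N}$ is a neighborhood of each $q_i$ that misses $N$, and the other points of $K$ are isolated. So the infinite set $N\subset K$ has no accumulation point in $K$, which is impossible. Consequently $\{\{x\}:x\in X\}$ is a compact-finite $k$-network.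

Here the conclusion of Lemma~\ref{lem:seq} fails. A convergent sequence has finite range and is therefore eventually constant, so every subset of $X$ is sequentially closed. The recursion of Section~\ref{sec:main} never enlarges the sets $\{p_\alpha\}$.
\end{example}

\begin{example}\label{ex:bernstein}
\emph{A regular separable $k$-space with a compact-countable $k$-network that is not meta-Lindel\"of.}

Let $B\subset\mathbb R$ be a Bernstein set, that is, a set such that both $B$ and $\mathbb R\setminus B$ meet every uncountable closed subset of $\mathbb R$. We use three properties. The set $B$ is uncountable, since a countable set lies in an open set of finite measure, whose complement is an uncountable closed set. Compact subsets of $B$ are countable, since they are closed in $\mathbb R$ and miss $\mathbb R\setminus B$. The space $B$ has a base of clopen sets, since $\mathbb R\setminus B$ meets every nondegenerate closed interval, and the sets $(a,b)\cap B$ with $a,b\notin B$ are clopen in $B$.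

Let $X=B\times(\{0\}\cup\{1/n:n\ge1\})$, with \emph{levels} $L_n=B\times\{1/n\}$ and $E=B\times\{0\}$. Declare $G\subset X$ open if
\begin{enumerate}
\item[(i)] for every $n$ the section $G_n=\{x\in B:(x,1/n)\in G\}$ is open in $B$, and
\item[(ii)] $(x,0)\in G$ implies $(x,1/n)\in G$ for almost all $n$.
\end{enumerate}
Both conditions are preserved by unions and finite intersections, so this is a topology. Put $T_{x,j}=\{(x,0)\}\cup\{(x,1/n):n\ge j\}$. By (ii), $(x,1/n)\to(x,0)$, so $T_{x,j}$ is compact.

\emph{Regularity.} Complements of points satisfy (i) and (ii), so $X$ is $T_1$. Each level and its complement satisfy (i) and (ii), and a subset of $L_n$ is open exactly when its section is open in $B$. So $L_n$ is a clopen copy of $B$, and its points have bases of clopen sets. Consider $(x,0)$ and the sets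
\[
N=\{(x,0)\}\cup\bigcup_{n\ge n_0}C_n\times\{1/n\},
\]
where $C_n\ni x$ is clopen in $B$ and $\operatorname{diam}C_n\to0$. Such an $N$ is open. Its complement has the open sections $B$ or $B\setminus C_n$, and if $y\ne x$ then $y\notin C_n$ as soon as $\operatorname{diam}C_n<|x-y|$; so the complement is open too. If $G\ni(x,0)$ is open, take $n_0$ with $x\in G_n$ for $n\ge n_0$ and clopen sets $C_n$ with $x\in C_n\subset G_n$ and $\operatorname{diam}C_n<1/n$; then $N\subset G$. Thus $X$ is a $T_1$-space with a base of clopen sets, hence regular.

\emph{$X$ is a $k$-space.} We show that $X$ is sequential. Let $F$ be sequentially closed. Then $F\cap L_n$ is closed in the metrizable space $L_n$, so $X\setminus F$ satisfies (i). If $(x,1/n)\in F$ for infinitely many $n$, then $(x,0)\in F$; so $X\setminus F$ satisfies (ii).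

\emph{Separability and the set $E$.} If $D\subset B$ is countable and dense, then $\bigcup_nD\times\{1/n\}$ is dense in every level, and by (ii) every nonempty open set meets a level. The complement of any subset of $E$ contains all levels, so it is open. Hence $E$ is closed discrete, and it is uncountable.

\emph{Compact sets.} Let $K$ be compact, and let $K\cap E=\{(x_i,0):i<r\}$. Each $K\cap L_n$ is a compact subset of a copy of $B$, hence countable, so $K$ is countable. We claim that there is $n_0$ with
\begin{equation}\label{eq:compact}
K\cap L_n\subset\{(x_i,1/n):i<r\}\qquad\text{for all }n\ge n_0 .
\end{equation}
Otherwise there are points $(y_k,1/n_k)\in K$ with $n_1<n_2<\cdots$ and $y_k\notin\{x_i:i<r\}$. No $x\in B$ equals $y_k$ for infinitely many $k$, for then $(x,0)$ would be a limit of points of the closed set $K$, and $x$ would be one of the $x_i$. Let $H$ be any subset of $\{(y_k,1/n_k):k\ge1\}$. Then $H$ has at most one point in each level and only finitely many points with a given first coordinate, so $X\setminus H$ satisfies (i) and (ii). Thus $K$ contains an infinite closed discrete set, which is impossible.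

\emph{The $k$-network.} Let $\mathcal P$ consist of a countable base of each level and of all sets $T_{x,j}$ ($x\in B$, $j\ge1$). Let $K\subset U$ with $K$ compact and $U$ open, and take $x_i$ and $n_0$ as in~\eqref{eq:compact}. By (ii) there is $j\ge n_0$ with $T_{x_i,j}\subset U$ for all $i<r$. These sets cover $K\cap E$ and $K\cap L_n$ for all $n\ge j$. For each $n<j$ the compact set $K\cap L_n$ is covered by finitely many basic subsets of $L_n$ contained in $U$. So $\mathcal P$ is a $k$-network. A point with first coordinate $x$ lies in $T_{y,j}$ only if $y=x$, so $\mathcal P$ is point-countable. Since compact sets are countable, $\mathcal P$ is compact-countable.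

The family of all finite intersections of members of $\mathcal P$ is again point-countable, hence compact-countable, so Lemmas~\ref{lem:seq} and~\ref{lem:small} apply to $X$. What is missing in the proof of Theorem~\ref{thm:main}(1) is the decomposition into compact-finite families $\mathcal P_m$, which keeps every stage $\mathcal V^s$ compact-finite and so allows Lemma~\ref{lem:small} to be applied again at the next stage.
\end{example}

\begin{thebibliography}{9}

\bibitem{engelking}
Engelking, \emph{General Topology}.

\bibitem{problem}
\emph{On separable sequential spaces and $\sigma$-hcp $k$-networks} (Q2703105),
\texttt{https://mardi.schubotz.org/wiki/Item:Q2703105}.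

\end{thebibliography}
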